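# Open expansions and point-countable refinements from $\sigma$-compact-finite $k$-networks

## 1. Nodes and branches of the binary tree

Let $D$ be the set of finite $0$-$1$ sequences (the nodes) and $E$ the set of infinite $0$-$1$ sequences (the branches). For a branch $f$ let $f|n$ be the node formed by its first $n$ terms. Put $X=D\cup E$, let every node be isolated, and let a branch $f$ have the basic neighborhoods
$$B_{f,j}=\{f\}\cup\{f|n:n\ge j\},\qquad j=0,1,2,\dots$$
Two distinct branches share only finitely many nodes. Hence each $B_{f,j}$ is closed as well as open: if $g\ne f$ is a branch, then $B_{g,i}$ misses $B_{f,j}$ once $i$ is large. So $X$ is T$_1$ with a base of clopen sets, and in particular it is regular and Hausdorff. It is first countable. The countable set $D$ is dense. The uncountable set $E$ is closed (its complement consists of isolated points) and discrete (since $B_{f,0}\cap E=\{f\}$).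

Consider the open cover of $X$ consisting of the sets $B_{f,0}$, $f\in E$, and the singletons of nodes. Can we refine it by open sets so that each point is covered only countably often? In an open refinement, each $f\in E$ lies in some member $V_f$, and $V_f\subset B_{f,0}$ since no other member of the cover contains $f$. The sets $V_f$ are pairwise distinct, since $V_f\cap E=\{f\}$. Each $V_f$ is open, so it contains a node. There are uncountably many $V_f$ and countably many nodes, so some node lies in uncountably many $V_f$. No such refinement exists.

Now a second computation in the same space. Suppose we want to describe the compact subsets of $X$ by a family $\mathcal P$ of sets, not necessarily open, in the following sense: whenever $K\subset U$ with $K$ compact and $U$ open, finitely many members of $\mathcal P$ cover $K$ and stay inside $U$. How economical can $\mathcal P$ be? Apply the condition to $K=U=B_{f,0}$, which is compact and open. Finitely many members of $\mathcal P$ cover $B_{f,0}$ from inside, so one of them, call it $P_f$, contains infinitely many nodes $f|n$. For $f\neq g$ we have $P_f\ne P_g$, since $P_f$ is infinite while $B_{f,0}\cap B_{g,0}$ is finite. Thus we have uncountably many distinct sets $P_f\in\mathcal P$, each containing a node. Again some node lies in uncountably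 many of them. In particular, $\mathcal P$ is not a countable union of families in which every point, let alone every compact set, meets only finitely many members.

The same pigeonhole defeats both an economical open refinement and an economical description of the compact sets. These notes treat the connection in general: if a regular space, whose topology is determined by its compact subsets, has an economical description of its compact sets, must every open cover have an economical open refinement? The answer is yes. The work lies in the fact that the describing sets need not be open.

## 2. $k$-networks, compact-finite families, and the statements

All spaces are topological spaces, and *regular* includes Hausdorff (T$_1$ and regular).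

**Definition ($k$-network).** A cover $\mathcal P$ of $X$ is a *$k$-network* if whenever $K\subset U$ with $K$ compact and $U$ open, there is a finite $\mathcal P'\subset\mathcal P$ with $K\subset\bigcup\mathcal P'\subset U$. It is a *network* if this holds for one-point sets $K$, that is, whenever $x\in U$ with $U$ open there is $P\in\mathcal P$ with $x\in P\subset U$.

Every base is a $k$-network. The family of all singletons is always a network, and it is a $k$-network exactly when all compact sets are finite.

**Definition (compact-finite, compact-countable).** An indexed family $(Z_\alpha)_{\alpha\in A}$ of subsets of $X$ is *compact-finite* (*compact-countable*) if for every compact $K$ the set $\{\alpha:K\cap Z_\alpha\ne\emptyset\}$ is finite (countable). A set of subsets is regarded as indexed by itself. A family is *$\sigma$-compact-finite* if it is a countable union of compact-finite subfamilies.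

Since points are compact, a compact-countable family is point-countable. In a compact space a compact-finite family has only finitely many nonempty members. In a metrizable space compact-finite means locally finite. Indeed, a compact set is covered by finitely many open sets each meeting finitely many members. Conversely, if every ball $B(x,1/n)$ meets infinitely many members, choose distinct indices $\alpha_n$ and $x_n\in B(x,1/n)\cap Z_{\alpha_n}$; then $\{x\}\cup\{x_n:n\ge1\}$ is compact and meets infinitely many members.

**Definition ($k$-space, sequential space).** $X$ is a *$k$-space* if $F\subset X$ is closed whenever $F\cap K$ is closed in $K$ for every compact $K\subset X$. A set $F$ is *sequentially closed* if it contains all limits of convergent sequences of its points. A set $G$ is *sequentially open* if $x_i\to z\in G$ implies $x_i\in G$ for all but finitely many $i$. The complement of a sequentially open set is sequentially closed. $X$ is *sequential* if sequentially closed sets are closed.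

A first countable Hausdorff space is a $k$-space: if $F$ is not closed, some sequence $x_i\in F$ converges to some $x\notin F$, and $F$ is not closed in the compact set $\{x\}\cup\{x_i\}$ after intersecting with it.

**Definition (meta-Lindelöf).** $X$ is *meta-Lindelöf* if every open cover of $X$ has a point-countable open refinement; here a refinement is again a cover. It is *hereditarily* meta-Lindelöf if every subspace is meta-Lindelöf.

The tree space of Section 1 is a regular $k$-space that is not meta-Lindelöf.

**A running example: the fan.** Let $S$ consist of a point $\infty$ and points $(\alpha,n)$ with $\alpha<\omega_1$, $n\ge1$. A set $G$ is open if either $\infty\notin G$, or for each $\alpha$ all but finitely many $(\alpha,n)$ lie in $G$. Write $L_{\alpha,j}=\{(\alpha,n):n\ge j\}$. All singletons are closed, the points $(\alpha,n)$ are isolated, and every open set containing $\infty$ is clopen, so $S$ is regular. A compact $K$ meets only finitely many of the spines $L_{\alpha,1}$: otherwise pick one point of $K$ on each of infinitely many spines; every subset of the set of chosen points is closed, so $K$ would contain an infinite closed discrete set. Also $S$ is a $k$-space: suppose $F\cap K$ is closed in $K$ for all compact $K$. If $\infty\in F$, then $S\setminus F$ consists of isolated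 points and is open. If $\infty\notin F$, the compact sets $\{\infty\}\cup L_{\alpha,1}$ show that $F\cap L_{\alpha,1}$ is finite for each $\alpha$, so $S\setminus F$ is open.

The families
$$\{\{\infty\}\},\qquad \{L_{\alpha,j}:\alpha<\omega_1\},\qquad \{\{(\alpha,j)\}:\alpha<\omega_1\}\qquad(j\ge1)$$
are compact-finite, since a compact set meets finitely many spines. Their union is a $k$-network. Indeed, let $K\subset U$. If $\infty\notin K$, then $K$ is finite and singletons suffice. If $\infty\in K$, let $K$ meet the spines with indices $\alpha_1,\dots,\alpha_r$; choose $j_i$ with $L_{\alpha_i,j_i}\subset U$, and use $\{\infty\}$, the sets $L_{\alpha_i,j_i}$, and the finitely many singletons of the remaining points of $K$.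

Two features of $S$ matter later. First, $S$ is not first countable at $\infty$: given open $G_1,G_2,\dots\ni\infty$, pick $(\alpha_i,n_i)\in G_i$ with distinct $\alpha_i$; the complement of $\{(\alpha_i,n_i):i\ge1\}$ is a neighborhood of $\infty$ that contains no $G_i$. Second, closures destroy compact-finiteness: the family $(L_{\alpha,1})_\alpha$ is compact-finite, while all the closures $\overline{L_{\alpha,1}}$ contain $\infty$.

**Definition (hereditarily closure-preserving).** A family $\mathcal P$ is *hereditarily closure-preserving* if for every choice of subsets $B_P\subset P$ one has $\overline{\bigcup_PB_P}=\bigcup_P\overline{B_P}$; *$\sigma$-hereditarily closure-preserving* means a countable union of such subfamilies.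

In the fan, $\{\{\infty,(\alpha,1)\}:\alpha<\omega_1\}$ is hereditarily closure-preserving, because every set contained in $\{\infty\}\cup\{(\alpha,1):\alpha<\omega_1\}$ is closed. It is not compact-finite, since all members contain $\infty$. In $\mathbb R$, the family of singletons $\{1/n\}$ is not hereditarily closure-preserving.

The known background is a theorem of L. Peng: a regular $k$-space with a $\sigma$-hereditarily closure-preserving $k$-network is meta-Lindelöf. It is also known that a space having a $\sigma$-hereditarily closure-preserving $k$-network has a (possibly different) $\sigma$-compact-finite $k$-network. The problem, taken from "On separable sequential spaces and $\sigma$-hcp $k$-networks", is to prove or disprove that a regular $k$-space with a $\sigma$-compact-finite $k$-network is meta-Lindelöf. The statement is true, in the following stronger form.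

**Theorem 1.** Let $X$ be a regular $k$-space with a $\sigma$-compact-finite $k$-network.

1. If $(Z_\alpha)_{\alpha\in A}$ is compact-finite and $U_\alpha\supset Z_\alpha$ are open, then there are open $V_\alpha$ with $Z_\alpha\subset V_\alpha\subset U_\alpha$ such that $(V_\alpha)_{\alpha\in A}$ is compact-countable.
2. Every family $\mathcal U$ of open subsets of $X$ has a compact-countable family $\mathcal V$ of open subsets of $X$ such that each $V\in\mathcal V$ lies in a member of $\mathcal U$ and $\bigcup\mathcal V=\bigcup\mathcal U$. Hence $X$ is meta-Lindelöf, and even hereditarily meta-Lindelöf.

**Theorem 2.** Let $X$ be a regular $k$-space with a $\sigma$-compact-finite $k$-network $\mathcal P=\bigcup_n\mathcal P_n$, each $\mathcal P_n$ compact-finite.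

1. For every infinite cardinal $\kappa$ and $A\subset X$ with $|A|\le\kappa$, the set $\overline A$ meets at most $\kappa$ members of any compact-finite family in $X$, hence at most $\kappa$ members of $\mathcal P$.
2. The following are equivalent: (i) $X$ is separable; (ii) $X$ is Lindelöf; (iii) every closed discrete subset of $X$ is countable; (iv) $X$ has a countable $k$-network.
3. If every point of $X$ has a separable neighborhood, then $X$ is a topological sum of spaces with countable $k$-networks; in particular $X$ is paracompact.

Sections 3 to 7 prove Theorem 1, Section 8 proves Theorem 2, and Section 9 shows that none of the three hypotheses (regular, $k$-space, $\sigma$-compact-finite) can be dropped.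

Two easy cases first. If $X$ is metrizable, it has a $\sigma$-locally finite base, which is a $\sigma$-compact-finite $k$-network, and $X$ is paracompact; nothing is to be proved for part 2. For the fan, an open cover is refined by one of its members $U\ni\infty$ together with the singletons of points outside $U$, and this refinement is even point-finite. The fan is easy because it has a single nonisolated point. In general the nonisolated points are many, and each needs a neighborhood.

## 3. From refinements to open expansions

**Theorem 1(2) follows from Theorem 1(1).** The purpose of this step is to replace the question about covers by one about enlarging sets. Let $\mathcal P=\bigcup_n\mathcal P_n$ be a $k$-network with each $\mathcal P_n$ compact-finite, and let $\mathcal U$ be a family of open sets. Put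
$$\mathcal P_n'=\{P\in\mathcal P_n:P\subset U\text{ for some }U\in\mathcal U\},$$
and for each $n$ and $P\in\mathcal P_n'$ choose $U_P\in\mathcal U$ with $P\subset U_P$. The family $\mathcal P_n'$ is compact-finite. By Theorem 1(1) there are open $V_{n,P}$ with $P\subset V_{n,P}\subset U_P$ such that $(V_{n,P})_{P\in\mathcal P_n'}$ is compact-countable. Let $\mathcal V$ be the set of all $V_{n,P}$. A compact set meets $V_{n,P}$ for only countably many pairs $(n,P)$, so $\mathcal V$ is compact-countable, and each of its members lies in a member of $\mathcal U$. If $x\in U\in\mathcal U$, the $k$-network property for $\{x\}\subset U$ gives $P\in\mathcal P$ with $x\in P\subset U$. Then $P\in\mathcal P_n'$ for some $n$, and $x\in V_{n,P}$. So $\bigcup\mathcal V=\bigcup\mathcal U$.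

If $\mathcal U$ covers $X$, then $\mathcal V$ is a point-countable open refinement, so $X$ is meta-Lindelöf. If $Y\subset X$ and a cover of $Y$ by relatively open sets is given, extend its members to open subsets of $X$, take $\mathcal V$ for the extended family, and intersect with $Y$. This is a point-countable relatively open refinement. So $X$ is hereditarily meta-Lindelöf.

It remains to prove part 1: given a compact-finite $(Z_\alpha)$ inside open sets $U_\alpha$, find open sets between them forming a compact-countable family.

**What goes wrong with the obvious enlargement.** A set is sequentially open if every sequence converging to one of its points is eventually inside. Our space will turn out to be sequential, so we want to add to $Z_\alpha$ enough members of $\mathcal P$ to catch all sequences converging to points of $Z_\alpha$. If $x_i\to z\in Z_\alpha$, then finitely many members of $\mathcal P$ inside $U_\alpha$ cover $z$ and almost all $x_i$, and those that contain infinitely many $x_i$ have $z$ in their closure. So a sensible first attempt is to add to $Z_\alpha$ every $P\in\mathcal P$ with $P\subset U_\alpha$ and $\overline P\cap Z_\alpha\neq\emptyset$.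

This stops working when a single $P$ has a closure meeting uncountably many $Z_\alpha$, since then all points of $P$ are added to uncountably many sets. Take $X$ an uncountable discrete space, $\mathcal P=\{X\}\cup\{\{x\}:x\in X\}$, $Z_x=\{x\}$, $U_x=X$. The first attempt enlarges every $Z_x$ to $X$. Here the member $X$ is plainly superfluous, and one should use only members whose closures meet few of the sets $Z_\alpha$. We are led to the following notion.

**Definition ($\mathcal Z$-small).** Let $\mathcal Z=(Z_\alpha)_{\alpha\in A}$ be a compact-finite family. A set $P\in\mathcal P$ is *$\mathcal Z$-small* if $\overline P$ meets $Z_\alpha$ for only finitely many $\alpha$.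

In the discrete example, singletons are small and $X$ is not. In the fan with $Z_\alpha=\{(\alpha,1)\}$, all members of the $k$-network of Section 2 are small. Closures are essential in the definition, because the limit of a sequence caught by $P$ may lie in $\overline P\setminus P$. We cannot simply assume the members closed, as the sets $L_{\alpha,1}$ in the fan show: passing to closures may destroy compact-finiteness.

So two questions remain. Are there always enough small members to catch every convergent sequence? And after adding them, how do we reach an open set?

## 4. Normalization and sequentiality

From here on, $X$ is a regular $k$-space with a $k$-network $\mathcal P=\bigcup_{n\in\omega}\mathcal P_n$, each $\mathcal P_n$ compact-finite.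

**Step 1 (normalization).** This step makes $\mathcal P$ closed under finite intersections and the $\mathcal P_n$ increasing. Replace $\mathcal P_n$ by the set of all intersections $P_1\cap\dots\cap P_k$ with $k\ge1$ and $P_1,\dots,P_k\in\mathcal P_0\cup\dots\cup\mathcal P_n$. If a compact $K$ meets such an intersection, then each $P_i$ meets $K$, so each $P_i$ is one of the finitely many members of $\mathcal P_0\cup\dots\cup\mathcal P_n$ that meet $K$; and finitely many sets have finitely many intersections. So the new families are compact-finite. The new union contains the old one, and enlarging a $k$-network keeps it a $k$-network. We may therefore assume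
$$\mathcal P_0\subset\mathcal P_1\subset\mathcal P_2\subset\cdots,\qquad\text{each }\mathcal P_n\text{ closed under finite intersections.}$$
Then $\mathcal P$ is closed under finite intersections: two members lie in a common $\mathcal P_n$. Every compact set meets only countably many members of $\mathcal P$.

**Step 2 ($X$ is sequential).** This step reduces openness to a statement about convergent sequences. We use a textbook fact: *a compact Hausdorff space $K$ with a countable network $\mathcal N$ is metrizable.* To recall why: for each pair $M,N\in\mathcal N$ that can be enclosed in disjoint open sets, choose such open sets. If $x\ne y$, take disjoint open neighborhoods, and inside them $M\ni x$ and $N\ni y$ from $\mathcal N$; the open sets chosen for this pair separate $x$ from $y$. So the countably many chosen sets generate a second countable Hausdorff topology coarser than that of $K$. The identity map from $K$ to this Hausdorff space is a continuous bijection from a compact space, hence a homeomorphism. So $K$ is second countable, and it is metrizable by Urysohn's theorem.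

Now let $K\subset X$ be compact. Only countably many members of $\mathcal P$ meet $K$, so $\{P\cap K:P\in\mathcal P\}$ is countable. It is a network for $K$, because $\mathcal P$ is a network for $X$. So $K$ is metrizable. If $F\subset X$ is sequentially closed, then $F\cap K$ is sequentially closed in the metrizable space $K$, hence closed in $K$. As $X$ is a $k$-space, $F$ is closed. Taking complements, sequentially open sets are open.

## 5. Small members catch every convergent sequence

The following lemma answers the first question of Section 3.

**Lemma 3.** Let $\mathcal Z=(Z_\alpha)_{\alpha\in A}$ be compact-finite, let $x_i\to z$ in $X$, and let $U\ni z$ be open. Then there are $m$ and a finite $\mathcal F\subset\mathcal P_m$ such that each $P\in\mathcal F$ is $\mathcal Z$-small, $P\subset U$ and $z\in\overline P$, and $x_i\in\bigcup\mathcal F$ for all but finitely many $i$.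

Before the proof, consider how one would argue by contradiction. Suppose the members of $\mathcal P$ that catch the sequence near $z$ are never small. Then each has a closure meeting infinitely many $Z_\alpha$, and we would like to pick points $z_n$ in these closures, in distinct sets $Z_{\beta_n}$, with $z_n\to z$. Then $\{z\}\cup\{z_n\}$ is a compact set meeting infinitely many $Z_\alpha$, which is impossible. If $z$ had a countable neighborhood base, we could work inside smaller and smaller neighborhoods. But $X$ need not be first countable, as the fan shows. What replaces the base is this: only countably many members of $\mathcal P$ meet the sequence, and by the $k$-network property every neighborhood of $z$ contains one that catches part of it. To get a decreasing sequence of sets we need finite intersections of such members to catch part of the sequence again. The condition "contains $x_i$ for infinitely many $i$" is not preserved by intersections: in the fan, a sequence that alternates between two spines gives two disjoint sets $L_{\alpha,1}$ and $L_{\beta,1}$, each containing infinitely many terms. An ultrafilter makes the choices coherent. Recall that a nonprincipal ultrafilter $p$ on $\{1,2,\dots\}$ is a collection of subsets, closed under finite intersections and supersets, containing no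 finite set, and such that if a finite union of sets is in $p$ then one of the sets is in $p$.

*Proof of Lemma 3.*

**Step 3 (a sequence avoiding the small members).** The set $K=\{z\}\cup\{x_i:i\in\omega\}$ is compact. Let
$$\mathcal Q=\{P\in\mathcal P:P\cap K\neq\emptyset,\ P\subset U,\ P\text{ is }\mathcal Z\text{-small}\}.$$
It is countable; write its members as $Q_1,Q_2,\dots$, with repetitions if $\mathcal Q$ is finite (and let all $Q_k=\emptyset$ if $\mathcal Q$ is empty). We claim that *some finite subfamily of $\mathcal Q$ contains $x_i$ for all but finitely many $i$.*

Suppose not. Then for each $k$ there are infinitely many $i$ with $x_i\notin Q_1\cup\dots\cup Q_k$, so we can choose $i_1<i_2<\cdots$ with $x_{i_k}\notin Q_1\cup\dots\cup Q_k$. If $Q=Q_j$ then $x_{i_k}\notin Q$ for $k\ge j$. Thus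
$$\text{each }Q\in\mathcal Q\text{ contains }x_{i_k}\text{ for only finitely many }k.\tag{1}$$

**Step 4 (a countable substitute for a neighborhood base).** Fix a nonprincipal ultrafilter $p$ on $\{1,2,\dots\}$ and put
$$\mathcal R=\{P\in\mathcal P:\{k:x_{i_k}\in P\}\in p\}.$$
Since $\emptyset\notin p$, every member of $\mathcal R$ meets $K$, so $\mathcal R$ is countable. It is closed under finite intersections because $\mathcal P$ and $p$ are. We show:
$$\text{for each open }W\ni z\text{ there is }R\in\mathcal R\text{ with }\overline R\subset W.\tag{2}$$
By regularity pick an open $W'$ with $z\in W'\subset\overline{W'}\subset W$, and $k_0$ with $x_{i_k}\in W'$ for all $k\ge k_0$. The set $\{z\}\cup\{x_{i_k}:k\ge k_0\}$ is compact and contained in $W'$, so it is covered by a finite $\mathcal G\subset\mathcal P$ with $\bigcup\mathcal G\subset W'$. Then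
$$\bigcup_{P\in\mathcal G}\{k:x_{i_k}\in P\}\supset\{k:k\ge k_0\}.$$
The right-hand side is in $p$, because its complement is finite and hence not in $p$. So the finite union on the left is in $p$, and therefore $\{k:x_{i_k}\in P\}\in p$ for some $P\in\mathcal G$. This $P$ belongs to $\mathcal R$, and $\overline P\subset\overline{W'}\subset W$.

**Step 5 (the contradiction).** By (2) pick $R_0\in\mathcal R$ with $R_0\subset U$. Enumerate $\mathcal R=\{R_1,R_2,\dots\}$, with repetitions if necessary, and let
$$R^n=R_0\cap R_1\cap\dots\cap R_n\in\mathcal R.$$
Then $R^n\subset U$ and $R^n\cap K\ne\emptyset$. If $R^n$ were $\mathcal Z$-small, it would belong to $\mathcal Q$, and by (1) the set $\{k:x_{i_k}\in R^n\}$ would be finite, hence not in $p$, contradicting $R^n\in\mathcal R$. So $\overline{R^n}$ meets $Z_\alpha$ for infinitely many $\alpha$. This holds for every $n$, so we can choose inductively pairwise distinct $\beta_1,\beta_2,\dots\in A$ and points $z_n\in\overline{R^n}\cap Z_{\beta_n}$.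

These points converge to $z$. Indeed, given an open $W\ni z$, by (2) there is $j\geq 1$ with $\overline{R_j}\subset W$, and for $n\ge j$ we have $z_n\in\overline{R^n}\subset\overline{R_j}\subset W$. So $\{z\}\cup\{z_n:n\ge1\}$ is compact. It meets $Z_{\beta_n}$ for all $n$, which contradicts the compact-finiteness of $\mathcal Z$. This proves the claim of Step 3.

**Step 6 (choice of $\mathcal F$ and $m$).** Take a finite subfamily of $\mathcal Q$ that contains almost all $x_i$, and discard those members that contain $x_i$ for only finitely many $i$. The discarded members together contain $x_i$ for only finitely many $i$, so the remaining finite family $\mathcal F$ still contains almost all $x_i$. Each $P\in\mathcal F$ contains $x_i$ for infinitely many $i$, so $z\in\overline P$. Each is $\mathcal Z$-small and contained in $U$, by the definition of $\mathcal Q$. Since $\mathcal F$ is finite and the $\mathcal P_m$ increase, $\mathcal F\subset\mathcal P_m$ for some $m$. $\blacksquare$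

Regularity of $X$ was used in (2), where we needed closures inside $W$. Example 4 below shows that this is not a convenience.

## 6. Why one enlargement is not enough

Lemma 3 suggests setting, for each $m$,
$$V^{(m)}_\alpha=\bigcup\{P\in\mathcal P_m:P\subset U_\alpha,\ \overline P\cap Z_\alpha\neq\emptyset,\ P\text{ is }\mathcal Z\text{-small}\}.$$
Then $Z_\alpha\cup\bigcup_mV_\alpha^{(m)}$ catches every sequence converging to a point of $Z_\alpha$. It need not be open, because the new points need neighborhoods too. Here is an instance. Let $X$ have points $\infty$, $n$, and $(n,k)$ for $n,k\ge1$, where $G$ is open if $\infty\in G$ implies $n\in G$ for almost all $n$, and $n\in G$ implies $(n,k)\in G$ for almost all $k$. Let $\mathcal P$ consist of $\emptyset$, all singletons, and all tails $\{n:n\ge j\}$ and $\{(n,k):k\ge j\}$. Take one index, $Z=\{\infty\}$, $U=X$. The members of $\mathcal P$ whose closure contains $\infty$ are $\{\infty\}$ and the tails $\{n:n\ge j\}$, so the enlargement is $\{\infty\}\cup\{n:n\ge1\}$, which is not open. A second enlargement adds the tails $\{(n,k):k\ge j\}$, and produces the whole space.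

So we must iterate. The next round uses smallness relative to the enlarged family, and Lemma 3 requires that family to be compact-finite. It would be a mistake to merge all $m$ first. Take $X=\mathbb R$, let $J_0,J_1,\dots$ list all bounded open intervals with rational endpoints, let $\mathcal P_m$ consist of all finite intersections of $J_0,\dots,J_m$, and let $Z_k=\{k\}$, $U_k=\mathbb R$ for $k=1,2,\dots$. Every member is bounded, hence small. For fixed $m$ only finitely many $V^{(m)}_k$ are nonempty. But $\bigcup_mV^{(m)}_k=\mathbb R$ for every $k$, because every real number lies together with $k$ in some $J_i$. The merged family is not compact-finite, and relative to it no nonempty member of $\mathcal P$ is small, so the second round would add nothing.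

The remedy is to keep the different $m$ apart, and continue separately from each. This gives a tree of families indexed by finite sequences of integers; there are only countably many of these, so we can afford to take the union at the very end.

## 7. Enlarging along finite sequences of integers

We prove Theorem 1(1). Let $(Z_\alpha)_{\alpha\in A}$ be compact-finite with $Z_\alpha\subset U_\alpha$ open.

**Step 7 (the construction).** For finite sequences $s\in\omega^{<\omega}$ define sets $V^s_\alpha$ by recursion on the length of $s$. Put $V^\emptyset_\alpha=Z_\alpha$. When $\mathcal V^s=(V^s_\alpha)_{\alpha\in A}$ is defined, put for each $m\in\omega$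
$$V^{s^\frown m}_\alpha=\bigcup\{P\in\mathcal P_m:\ P\subset U_\alpha,\ \overline P\cap V^s_\alpha\neq\emptyset,\ P\text{ is }\mathcal V^s\text{-small}\}.\tag{3}$$
Here $s^\frown m$ is $s$ followed by $m$, and $\mathcal V^s$-small means that $\overline P$ meets $V^s_\alpha$ for only finitely many $\alpha$.

**Step 8 (each $\mathcal V^s$ is compact-finite, and $V^s_\alpha\subset U_\alpha$).** This step keeps Lemma 3 applicable at every node of the tree. For $s=\emptyset$ it is the hypothesis. Suppose it holds for $s$; clearly $V_\alpha^{s^\frown m}\subset U_\alpha$. Let $K$ be compact. If $K\cap V^{s^\frown m}_\alpha\ne\emptyset$, then by (3) some $\mathcal V^s$-small $P\in\mathcal P_m$ meets $K$ and satisfies $\overline P\cap V^s_\alpha\neq\emptyset$. Only finitely many $P\in\mathcal P_m$ meet $K$, since $\mathcal P_m$ is compact-finite. For each of them that is $\mathcal V^s$-small, only finitely many $\alpha$ satisfy $\overline P\cap V^s_\alpha\ne\emptyset$. So $K$ meets $V^{s^\frown m}_\alpha$ for only finitely many $\alpha$.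

**Step 9 (the union is compact-countable).** Let
$$V_\alpha=\bigcup_{s\in\omega^{<\omega}}V^s_\alpha.$$
Then $Z_\alpha=V^\emptyset_\alpha\subset V_\alpha\subset U_\alpha$. For compact $K$, the set $\{\alpha:K\cap V_\alpha\neq\emptyset\}$ is the union over the countably many $s\in\omega^{<\omega}$ of the finite sets $\{\alpha:K\cap V^s_\alpha\neq\emptyset\}$. So $(V_\alpha)_{\alpha\in A}$ is compact-countable.

**Step 10 ($V_\alpha$ is open).** By Step 2 it suffices that $V_\alpha$ is sequentially open. Let $x_i\to z\in V_\alpha$. Choose $s$ with $z\in V^s_\alpha$; then $z\in U_\alpha$. Apply Lemma 3 with $\mathcal Z=\mathcal V^s$, which is compact-finite by Step 8, and with $U=U_\alpha$. It gives $m$ and a finite $\mathcal F\subset\mathcal P_m$ of $\mathcal V^s$-small sets $P\subset U_\alpha$ with $z\in\overline P$, such that $\bigcup\mathcal F$ contains almost all $x_i$. For each $P\in\mathcal F$ we have $z\in\overline P\cap V^s_\alpha$, so $P$ is one of the sets in the union (3). Hence $\bigcup\mathcal F\subset V^{s^\frown m}_\alpha\subset V_\alpha$, and almost all $x_i$ lie in $V_\alpha$. $\blacksquare$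

This proves Theorem 1(1), and with Section 3 also Theorem 1(2). The problem is answered affirmatively.

## 8. Separability, the Lindelöf property, and topological sums

We now prove Theorem 2.

**Proof of Theorem 2(1).** Let $(Z_\alpha)$ be compact-finite. Apply Theorem 1(1) with $U_\alpha=X$ to get open $V_\alpha\supset Z_\alpha$ such that $(V_\alpha)$ is point-countable. If $\overline A\cap Z_\alpha\ne\emptyset$, then the open set $V_\alpha$ meets $\overline A$, hence meets $A$. Each of the at most $\kappa$ points of $A$ lies in $V_\alpha$ for only countably many $\alpha$. So at most $\kappa\cdot\omega=\kappa$ indices occur. Applying this to each of the countably many families $\mathcal P_n$, we see that $\overline A$ meets at most $\kappa$ members of $\mathcal P$.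

**Proof of Theorem 2(2).** We show (iv)$\Rightarrow$(i)$\Rightarrow$(iv) and (iv)$\Rightarrow$(ii)$\Rightarrow$(iii)$\Rightarrow$(iv).

(iv)$\Rightarrow$(i) and (iv)$\Rightarrow$(ii). A countable $k$-network is a countable network. Choosing a point in each nonempty member gives a countable dense set. Given an open cover, choose for each network member contained in some element of the cover one such element; the countably many chosen elements cover $X$.

(ii)$\Rightarrow$(iii). A closed discrete subset of a Lindelöf space is Lindelöf and discrete, hence countable.

(i)$\Rightarrow$(iv). Let $A$ be a countable dense set. By part (1) with $\kappa=\omega$, the set $\overline A=X$ meets only countably many members of $\mathcal P$, that is, $\mathcal P\setminus\{\emptyset\}$ is countable. So $\mathcal P$ is a countable $k$-network.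

(iii)$\Rightarrow$(iv). If all $\mathcal P_n$ are countable, then $\mathcal P$ is a countable $k$-network. Suppose some $\mathcal P_n$ is uncountable; we construct an uncountable closed discrete set. Each point lies in finitely many members of $\mathcal P_n$. By recursion on $\xi<\omega_1$ choose a nonempty $P_\xi\in\mathcal P_n$ different from all $P_\eta$, $\eta<\xi$, and containing none of the points $x_\eta$, $\eta<\xi$; this excludes only countably many members of $\mathcal P_n$, so a choice is possible. Then choose $x_\xi\in P_\xi$. The points $x_\xi$ are distinct. A compact $K$ meets only finitely many $P_\xi$, so it contains only finitely many $x_\xi$. Thus every subset of $\{x_\xi:\xi<\omega_1\}$ meets each compact set in a finite, hence closed, set. As $X$ is a $k$-space, every such subset is closed. So $\{x_\xi:\xi<\omega_1\}$ is uncountable, closed and discrete, contradicting (iii).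

**Proof of Theorem 2(3).** The interior of a separable neighborhood is separable, since an open subset of a separable space is separable. So the separable open sets cover $X$. By Theorem 1(2) there is a point-countable cover $\mathcal V$ of $X$ by nonempty open sets, each contained in a separable open set and hence separable.

First, each $V\in\mathcal V$ meets only countably many members of $\mathcal V$. Let $D_V$ be a countable dense subset of $V$. If $V'\in\mathcal V$ meets $V$, then $V'\cap V$ is a nonempty open subset of $V$, so $V'$ meets $D_V$. Each point of $D_V$ lies in only countably many members of $\mathcal V$.

Next, call two members of $\mathcal V$ equivalent if they are joined by a finite chain of members in which consecutive ones intersect. Starting from one member, countably many members are reached in each number of steps, so the equivalence classes are countable. The unions of the classes are open, cover $X$, and are pairwise disjoint, because intersecting members are equivalent. So each union is clopen, and $X$ is their topological sum.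

Finally, let $Y$ be one of these unions. It is regular. It is separable, being a countable union of separable sets. It is a $k$-space: if $F\subset Y$ and $F\cap K$ is closed in $K$ for all compact $K\subset Y$, then for every compact $K\subset X$ the set $F\cap K=F\cap(K\cap Y)$ is closed in the compact set $K\cap Y$, hence in $K$; so $F$ is closed in $X$ and in $Y$. The families $\{P\cap Y:P\in\mathcal P_n\}$ are compact-finite in $Y$. Their union is a $k$-network for $Y$: given $K\subset U\subset Y$ with $U$ open, take a finite subfamily of $\mathcal P$ covering $K$ inside $U$; its members lie in $Y$. By part (2), $Y$ has a countable $k$-network and is Lindelöf. A regular Lindelöf space is paracompact, and a topological sum of paracompact spaces is paracompact. $\blacksquare$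

## 9. A Hausdorff space, a non-$k$-space, and a compact-countable $k$-network

Each example below is separable and has an uncountable closed discrete set $E$. Such a space is never meta-Lindelöf, by the pigeonhole of Section 1. Consider the cover $\{X\setminus(E\setminus\{e\}):e\in E\}$. Its members are open since every subset of $E$ is closed. In an open refinement each member contains at most one point of $E$, so there are uncountably many distinct nonempty members. All of them meet a fixed countable dense set, so some point of that set lies in uncountably many members.

**Example 4 ("regular" cannot be weakened to "Hausdorff", even for first countable spaces).** Let $X=\mathbb R$, where a rational $q$ has the neighborhoods $(q-\varepsilon,q+\varepsilon)\cap\mathbb Q$ and an irrational $x$ has the neighborhoods $\{x\}\cup((x-\varepsilon,x+\varepsilon)\cap\mathbb Q)$. This topology is finer than the Euclidean one, so $X$ is Hausdorff. It is first countable, hence a $k$-space, and $\mathbb Q$ is dense, so $X$ is separable. The set $E=\mathbb R\setminus\mathbb Q$ is closed, since $\mathbb Q$ is open, and discrete, and it is uncountable.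

Let $\mathcal P$ consist of the countably many sets $(a,b)\cap\mathbb Q$ with $a,b\in\mathbb Q$, together with all $\{x\}$, $x\in E$. A compact set meets $E$ in a closed discrete subset of itself, that is, in a finite set. So $\{\{x\}:x\in E\}$ is compact-finite and $\mathcal P$ is $\sigma$-compact-finite. To see that $\mathcal P$ is a $k$-network, let $K\subset U$ with $K$ compact and $U$ open. Each $x\in K$ lies in an open interval $I_x$ with rational endpoints and $I_x\cap\mathbb Q\subset U$. Since $K$ is compact in the Euclidean topology too, finitely many $I_x$ cover $K$. The corresponding sets $I_x\cap\mathbb Q$ cover $K\cap\mathbb Q$ and lie in $U$; add the finitely many $\{x\}$ with $x\in K\cap E$. So $X$ satisfies all hypotheses except regularity, and it is not meta-Lindelöf.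

One can see Lemma 3 fail here. Let $\mathcal Z$ consist of the singletons $\{x\}$, $x\in E$, let $z=0$, $x_i=1/(i+1)$, and $U=\mathbb Q$. A nonempty member of $\mathcal P$ inside $U$ has the form $(a,b)\cap\mathbb Q$ with $a<b$, and its closure contains all irrationals in $(a,b)$. So no $\mathcal Z$-small member inside $U$ contains any $x_i$. Passing to finite intersections of members changes nothing, since within $\mathbb Q$ these are again sets of this form or empty.

**Example 5 ("$k$-space" cannot be dropped).** Let $\{A_\alpha:\alpha<\omega_1\}$ be an almost disjoint family of infinite subsets of $\omega$ (any two distinct members have finite intersection), let $p_\alpha$ be a nonprincipal ultrafilter with $A_\alpha\in p_\alpha$, and let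
$$X=\omega\cup\{p_\alpha:\alpha<\omega_1\}\subset\beta\omega.$$
For $\alpha\neq\beta$ the set $A_\alpha\cap A_\beta$ is finite and hence in no nonprincipal ultrafilter, so $A_\alpha\notin p_\beta$; in particular the $p_\alpha$ are distinct. A compact subset of $X$ is closed in $\beta\omega$, and infinite closed subsets of $\beta\omega$ have cardinality $2^{2^\omega}>\omega_1$ (a standard fact; see Engelking, *General Topology*, Theorem 3.6.14). Since $|X|=\omega_1$, all compact subsets of $X$ are finite. So the family of all singletons is a compact-finite $k$-network. The space $X$ is Tychonoff as a subspace of $\beta\omega$, and separable since $\omega$ is dense. The set $E=\{p_\alpha:\alpha<\omega_1\}$ is closed since $\omega$ is open. It is discrete, since the closure of $A_\alpha$ in $\beta\omega$ is the clopen set of ultrafilters containing $A_\alpha$, which intersects $X$ in $A_\alpha\cup\{p_\alpha\}$. So $X$ is not meta-Lindelöf. That $X$ is not a $k$-space can also be seen directly: all its compact sets are finite, so a $k$-space topology would be discrete, but $p_0$ is not isolated.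

**Example 6 ("$\sigma$-compact-finite" cannot be weakened to "compact-countable").** Let $B\subset\mathbb R$ be a Bernstein set: both $B$ and $\mathbb R\setminus B$ meet every uncountable closed subset of $\mathbb R$. We need three facts.

* $B$ is uncountable: the Cantor set $C$ is homeomorphic to $C\times C$, so it splits into uncountably many pairwise disjoint uncountable closed sets, each of which meets $B$.
* Compact subsets of $B$ are countable, since an uncountable one would meet $\mathbb R\setminus B$.
* $B$ is zero-dimensional: $\mathbb R\setminus B$ is dense, as it meets every nondegenerate closed interval, and the sets $(a,b)\cap B$ with $a,b\notin B$ form a base of clopen sets.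

Let $X=B\times(\{0\}\cup\{1/n:n\ge1\})$. Declare $G\subset X$ open if every slice $\{x:(x,1/n)\in G\}$ is open in $B$, and $(x,0)\in G$ implies $(x,1/n)\in G$ for almost all $n$. This is a topology. We check the required properties in turn.

*Regular.* Points are closed, since the complement of a point satisfies both conditions. Each level $B\times\{1/n\}$ is clopen and carries the topology of $B$. At $(x,0)$ consider the sets
$$N=\{(x,0)\}\cup\bigcup_{n\ge n_0}C_n\times\{1/n\},\qquad C_n\ni x\text{ clopen in }B,\ \operatorname{diam}C_n\to0.$$
Each is open. It is also closed: the slices of the complement are open, and for $y\neq x$ we have $y\notin C_n$ for almost all $n$, so $(y,1/n)\notin N$ for almost all $n$. These sets form a neighborhood base at $(x,0)$: if $G\ni(x,0)$ is open, then $(x,1/n)\in G$ for all $n\ge n_0$, and we pick a clopen $C_n\ni x$ of diameter less than $1/n$ inside the slice of $G$. So $X$ is T$_1$ with a base of clopen sets, hence regular.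

*$k$-space.* Let $T_x=\{(x,0)\}\cup\{(x,1/n):n\ge1\}$; it is compact, because every open set containing $(x,0)$ contains almost all of it. Suppose $F\cap K$ is closed in $K$ for all compact $K$. Levels are metrizable, so $F$ is closed in every level, and the slices of $X\setminus F$ are open. If $(x,0)\notin F$, then $F\cap T_x$ is closed in $T_x$ and misses the limit $(x,0)$, so it is finite, and $(x,1/n)\notin F$ for almost all $n$. So $X\setminus F$ is open.

*Separable, with an uncountable closed discrete set.* Every nonempty open set meets a level, so the union of countable dense subsets of the levels is dense. The set $E=B\times\{0\}$ is uncountable, closed since the union of the levels is open, and discrete since the sets $N$ above meet $E$ in one point.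

*Compact sets.* Let $K$ be compact. Then $K\cap E=\{(x_i,0):i<r\}$ is finite, and each $K\cap(B\times\{1/n\})$ is compact, hence countable. So $K$ is countable. Moreover,
$$K\cap(B\times\{1/n\})\subset\bigcup_{i<r}T_{x_i}\quad\text{for all large }n.\tag{4}$$
Otherwise there are $(y_k,1/n_k)\in K$ with $n_1<n_2<\cdots$ and $y_k\notin\{x_i:i<r\}$. No $x$ equals $y_k$ for infinitely many $k$: otherwise $(x,0)$ is a limit of points of the closed set $K$, so $(x,0)\in K$ and $x$ is some $x_i$. Hence for any subset $M$ of $\{(y_k,1/n_k):k\ge1\}$, each level contains at most one point of $M$, and for each $x$ only finitely many $(x,1/n)$ lie in $M$. So $X\setminus M$ is open. Thus $K$ contains an infinite closed discrete set, which is impossible.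

*Compact-countable $k$-network.* Let $\mathcal P$ consist of a countable base of each level together with all sets $T_{x,j}=\{(x,0)\}\cup\{(x,1/n):n\ge j\}$. Let $K\subset U$ with $K$ compact and $U$ open, and let $(x_i,0)$, $i<r$, be the points of $K\cap E$. Choose $j$ so large that (4) holds for all $n\ge j$ and that $T_{x_i,j}\subset U$ for all $i<r$. The sets $T_{x_i,j}$ cover $K\cap E$ and the part of $K$ in the levels $n\ge j$. The rest of $K$ consists of the finitely many compact sets $K\cap(B\times\{1/n\})$, $n<j$, each covered by finitely many basic sets of its level contained in $U$. So $\mathcal P$ is a $k$-network. It is compact-countable: there are only countably many basic sets, each point lies in only countably many $T_{x,j}$, and compact sets are countable.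

So $X$ is a regular separable $k$-space with a compact-countable $k$-network, and it is not meta-Lindelöf.

It is Step 8 that has no counterpart here. Take $Z_x=\{(x,0)\}$ for $x\in B$. Each $T_x$ is closed and contains only one point of $E$, so it is small. But $(T_x)_{x\in B}$ is not compact-finite: the uncountable set $B\subset\mathbb R$ contains a sequence of distinct points converging to a point of $B$; if $C$ is this sequence with its limit, the compact set $C\times\{1\}$ meets $T_x$ for every $x\in C$.
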